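# Infinite monochromatic rectangles and the bound $\theta_2\le\aleph_3$

## Statements about infinite monochromatic rectangles

**Theorem A (ZFC).** Let $\kappa$ be an infinite cardinal. For every $c:\kappa^{++}\times\kappa^{+++}\to\kappa$ there are infinite sets $A\subseteq\kappa^{++}$ and $B\subseteq\kappa^{+++}$ such that $c\restriction A\times B$ is constant. In particular (case $\kappa=\omega$) every $c:\omega_2\times\omega_3\to\omega$ is constant on some product of two infinite sets, and therefore $\theta_2\le\aleph_3$, where
$$\theta_2=\min\Bigl\{\theta:\binom{\theta}{\theta}\to\binom{\omega}{\omega}^{1,1}_\omega\Bigr\}.$$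

The arrow in the definition of $\theta_2$ says: for every $c:\theta\times\theta\to\omega$ there are $A,B\in[\theta]^{\aleph_0}$ with $c\restriction A\times B$ constant. So imagine a $\theta\times\theta$ table filled with natural numbers. We want infinitely many rows and infinitely many columns such that all the entries where they cross are the same number. How large must the table be before this is unavoidable? That $\theta_2\ge\aleph_2$ is known in ZFC, and we shall see why below. The question, taken from "Stevo's Forcing Class Fall 2012 – Class 4" (http://boolesrings.org/mpawliuk/2012/10/08/stevos-forcing-class-fall-2012-class-4/), is whether ZFC proves $\theta_2\le\aleph_3$. Theorem A says yes, and a rectangular table with only $\aleph_2$ rows already suffices.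

**Definition (rectangular arrow).** For cardinals $\kappa,\mu,\nu$ write $(\kappa,\mu)\to(\omega,\omega)_\nu$ if for every $c:\kappa\times\mu\to\nu$ there are infinite $A\subseteq\kappa$, $B\subseteq\mu$ with $c\restriction A\times B$ constant.

We call elements of the first factor rows and elements of the second factor columns. Transposing the table shows that the relation is symmetric in $\kappa$ and $\mu$. It is also monotone: if $\kappa\le\kappa'$, $\mu\le\mu'$ and $(\kappa,\mu)\to(\omega,\omega)_\nu$, then $(\kappa',\mu')\to(\omega,\omega)_\nu$, because a colouring of the larger table can be restricted to the smaller one. Infinite sets can be thinned to countably infinite ones, so $\theta_2$ is the least $\theta$ with $(\theta,\theta)\to(\omega,\omega)_\omega$. Theorem A reads $(\kappa^{++},\kappa^{+++})\to(\omega,\omega)_\kappa$. From $(\omega_2,\omega_3)\to(\omega,\omega)_\omega$ monotonicity gives $(\omega_3,\omega_3)\to(\omega,\omega)_\omega$, that is, $\theta_2\le\aleph_3$.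

Neither $\omega_2$ nor $\omega_3$ can be lowered in ZFC.

**Theorem B (sharpness).** If $V\models\mathrm{CH}$ and $\lambda\ge\aleph_2$ is a cardinal, there is a cardinal-preserving forcing extension in which, for all infinite cardinals $\kappa\le\mu\le\lambda$,
$$(\kappa,\mu)\to(\omega,\omega)_\omega\iff\kappa\ge\aleph_2\text{ and }\mu\ge\aleph_3 .$$
In particular $\theta_2=\aleph_3$ there.

**Corollary C.** ZFC proves $\theta_2\in\{\aleph_2,\aleph_3\}$. If ZFC is consistent, both values are consistent ($\theta_2=\aleph_2$ follows from CH). For $m\le n<\omega$, ZFC proves $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$ iff $m\ge2$ and $n\ge3$.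

(The "only if" in the last sentence is a statement of unprovability, so it presupposes that ZFC is consistent.)

## Small tables by hand

*Countably many rows.* Let $c:\omega\times\mu\to\omega$ be $c(a,b)=a$. If $c$ is constant on $A\times B$ with $B\ne\emptyset$, then $A$ has at most one element. So $(\omega,\mu)\not\to(\omega,\omega)_\omega$ for every $\mu$. The same formula shows $(\kappa,\mu)\not\to(\omega,\omega)_\kappa$: with only as many rows as colours, nothing can be proved.

*The $\omega_1\times\omega_1$ table.* Fix injections $h_\beta:\beta\to\omega$ for $\beta<\omega_1$ and put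
$$c(a,b)=\begin{cases}3h_b(a)&\text{if }a<b,\\ 3h_a(b)+1&\text{if }b<a,\\ 2&\text{if }a=b.\end{cases}\tag{1}$$
Suppose $c$ is constant on $A\times B$ with $A,B$ infinite. The colour is not $2$, because some $a\in A$ and $b\in B$ differ. If the colour is $\equiv0$ mod $3$, then $a<b$ for all $a\in A$, $b\in B$. Fix one $b\in B$: the injection $h_b$ is constant on the infinite set $A$, a contradiction. If it is $\equiv1$ mod $3$, then $b<a$ for all $a\in A,b\in B$, and $h_a$ is constant on $B$ for any fixed $a\in A$, again a contradiction. So $(\omega_1,\omega_1)\not\to(\omega,\omega)_\omega$, and by monotonicity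
$$\theta_2\ge\aleph_2.\tag{2}$$

The residue mod $3$ forces $A$ and $B$ to be ordered one way. We shall use this trick again.

*Pigeonhole.* Here is the first positive argument one would try. Let $c:\omega_1\times\mu\to\omega$. Each column $\beta<\mu$ maps the uncountable set $\omega_1$ to $\omega$, so we can choose $n_\beta<\omega$ and a countably infinite $A_\beta\subseteq\omega_1$ with $c(\alpha,\beta)=n_\beta$ for all $\alpha\in A_\beta$. There are $\aleph_1^{\aleph_0}\cdot\aleph_0=2^{\aleph_0}$ possible pairs $(A_\beta,n_\beta)$. If $\mu=(2^{\aleph_0})^+$, some pair $(A,n)$ serves infinitely many $\beta$. Those $\beta$ form $B$, and $c$ is constantly $n$ on $A\times B$. Hence ZFC proves $(\omega_1,(2^{\aleph_0})^+)\to(\omega,\omega)_\omega$, and in particular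
$$\mathrm{CH}\ \Longrightarrow\ (\omega_1,\omega_2)\to(\omega,\omega)_\omega\ \Longrightarrow\ \theta_2\le\aleph_2.\tag{3}$$

The argument stops when $2^{\aleph_0}\ge\aleph_3$: there are then at least $\aleph_3$ pairs $(A,n)$, and $\aleph_3$ columns might all use different ones. With $\omega_1$ rows this is a real obstacle, since Theorem B with $\lambda=\aleph_3$ gives a model where $(\omega_1,\omega_3)\to(\omega,\omega)_\omega$ fails. A ZFC proof must use more rows, and it must find $A$ without listing countable sets. We shall choose the elements of $A$ one at a time.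

## Elementary submodels and clubs

Let $\chi$ be a large regular cardinal and let $H(\chi)$ be the set of all sets whose transitive closure has size $<\chi$, with the relation $\in$. "Large" means that all objects in the proof, and the sets of finite subsets, functions and so on formed from them, are in $H(\chi)$. We use four facts about $M\prec H(\chi)$.

1. (Löwenheim–Skolem) If $X\subseteq H(\chi)$ and $\tau$ is an infinite cardinal with $|X|\le\tau\le|H(\chi)|$, there is $M\prec H(\chi)$ with $X\subseteq M$ and $|M|=\tau$.
2. The union of a $\subseteq$-chain of elementary submodels of $H(\chi)$ is an elementary submodel of $H(\chi)$.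
3. An element definable in $H(\chi)$ from parameters in $M$ belongs to $M$. In particular, finite subsets of $M$ are elements of $M$, and if $f,x\in M$ with $f$ a function and $x\in\operatorname{dom}f$, then $f(x)\in M$.
4. If $\tau$ is a cardinal, $\tau\cup\{\tau,X\}\subseteq M$ and $|X|\le\tau$, then $X\subseteq M$. Indeed, if $X\neq\emptyset$, elementarity gives a surjection $h:\tau\to X$ with $h\in M$, and $X=h[\tau]\subseteq M$ by fact 3.

Example: let $N\prec H(\chi)$ be countable. Then $N\cap\omega_1$ is an ordinal, because each $\xi\in N\cap\omega_1$ is countable and so $\xi\subseteq N$ by fact 4. But $N\cap\omega_2$ is not an ordinal: it contains $\omega_1$ but not all countable ordinals.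

Let $\lambda_1=\kappa^+$, a regular uncountable cardinal. We recall three facts about its clubs and stationary sets. The union of at most $\kappa$ nonstationary subsets of $\lambda_1$ is nonstationary. A stationary set stays stationary when a bounded set is removed. And Fodor's lemma holds: if $S\subseteq\lambda_1$ is stationary and $h:S\to\lambda_1$ satisfies $h(j)<j$ for all $j\in S$, then $h$ is constant on a stationary subset of $S$. We also need the following.

**Fact (filtrations).** Let $|X|=\lambda_1$, and let $\langle X_j:j<\lambda_1\rangle$, $\langle X_j':j<\lambda_1\rangle$ be $\subseteq$-increasing sequences of sets of size $\le\kappa$, both with union $X$ and both continuous (unions at limits). Then $\{j<\lambda_1: X_j=X'_j\}$ contains a club of limit ordinals.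

Proof. Among limit ordinals the set is closed by continuity. For unboundedness, start with $j_0<\lambda_1$. Since $|X_{j_0}|\le\kappa$ and $\lambda_1$ is regular, some $j_1>j_0$ has $X_{j_0}\subseteq X'_{j_1}$. Likewise some $j_2>j_1$ has $X'_{j_1}\subseteq X_{j_2}$, and so on. At $j=\sup_nj_n<\lambda_1$ we get $X_j=\bigcup_nX_{j_{2n}}=\bigcup_nX'_{j_{2n+1}}=X'_j$. $\square$

## Finite sets of columns and a row outside a model

From here to the end of the proof of Theorem A, fix an infinite $\kappa$, write $\lambda_1=\kappa^+$, $\lambda_2=\kappa^{++}$, $\lambda_3=\kappa^{+++}$, and fix $c:\lambda_2\times\lambda_3\to\kappa$.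

**Definition (trace sets and the function $C$).** For a finite nonempty $w\subseteq\lambda_3$ and $\nu<\kappa$ let
$$T^\nu_w=\{\alpha<\lambda_2:c(\alpha,y)=\nu\text{ for all }y\in w\}.$$
Choose $C(w)\subseteq\lambda_2$ with $|C(w)|\le\kappa$ such that, for each $\nu<\kappa$: if $T^\nu_w$ is finite then $T^\nu_w\subseteq C(w)$, and if $T^\nu_w$ is infinite then $C(w)\cap T^\nu_w$ is infinite.

Such a $C(w)$ exists: for each of the $\kappa$ many colours, put into $C(w)$ either the whole finite set $T^\nu_w$ or a countably infinite subset of it. Example with $\kappa=\omega$: let $c(\alpha,y)=\alpha$ if $\alpha<\omega$ and $c(\alpha,y)=0$ otherwise. Then $T^0_w=\{0\}\cup[\omega,\omega_2)$ and $T^\nu_w=\{\nu\}$ for $\nu\ge1$. The set $C(w)=\omega+\omega$ is a legal choice.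

The function $C$ serves the following dichotomy: *if some row $\gamma\notin C(w)$ has colour $\nu$ on all of $w$, then $T^\nu_w$ is infinite, and infinitely many of its members lie in $C(w)$.* Indeed $\gamma\in T^\nu_w\setminus C(w)$, so $T^\nu_w$ cannot be finite. A single row outside a small set thus yields infinitely many rows inside it.

Fix two more sequences: injections $e_\gamma:\gamma\to\lambda_1$ for $\gamma<\lambda_2$, and surjections $\psi_\eta:\lambda_2\to\eta$ for $0<\eta<\lambda_3$. They exist because $|\gamma|\le\lambda_1$ and $|\eta|\le\lambda_2$. Write $e,\psi$ for the two sequences.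

## One chain of models, and why pressing down fails

We would like to build $A=\{a_k:k<\omega\}$ and $B=\{b_k:k<\omega\}$ in turns. When $a_k$ is chosen it must fit the finitely many columns chosen so far, and it must also leave plenty of columns to choose from later. A good measure of "plenty" is stationarity: keep a stationary set of candidate columns $y_j$, $j<\lambda_1$, and use Fodor's lemma to find one row that works for stationarily many of them.

Here is the direct attempt. Take a continuous chain $\langle N_j:j<\lambda_1\rangle$ of elementary submodels of size $\kappa$ with $\kappa\cup\{\kappa,c,C,e,\psi\}\subseteq N_0$ and $N_j,j\in N_{j+1}$. Let $N$ be its union and $R_j=N_j\cap\lambda_2$. As we verify in Step 2 below, $\gamma=N\cap\lambda_2$ is an ordinal below $\lambda_2$, and for club many $j$ we have $N_j\cap\lambda_1=j$ and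
$$R_j=\{\xi<\gamma:e_\gamma(\xi)<j\}.$$
Choose columns $y_j\in N_{j+1}\setminus N_j$ and a colour $\nu$ such that $c(\gamma,y_j)=\nu$ for stationarily many $j$. For a finite set $u$ of earlier such columns put $w=u\cup\{y_j\}\subseteq N_{j+1}$. Then $C(w)\in N_{j+1}$, so $C(w)\subseteq R_{j+1}\subseteq\gamma$ by fact 4. Now $\gamma\notin C(w)$, and by the dichotomy there are infinitely many rows $a(j)\in C(w)\cap T^\nu_w$. So far all is well: every finite set of columns with colour $\nu$ at $\gamma$ has infinitely many common rows.

To get one $a$ for many $j$, we want to press down $j\mapsto e_\gamma(a(j))$, and here the argument stops. We know only that $a(j)\in R_{j+1}$, and this does not give $e_\gamma(a(j))<j$. For that we would need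
$$C(u\cup\{y_j\})\subseteq R_j,$$
although $y_j$ itself is not in $N_j$. This inclusion can be false. Take $\kappa=\omega$, and let $c(\alpha,y)=1$ if $y<\omega_2$ and $y\le\alpha<y+\omega$, and $c(\alpha,y)=0$ otherwise. For club many $j$ we have $N_j\cap\omega_1=j$, and then $y_j=j$ is a column in $N_{j+1}\setminus N_j$. Here $T^1_{\{j\}}=[j,j+\omega)$, so $C(\{j\})$ contains infinitely many ordinals $j+n$. None of them is in $N_j$, because $j$ is definable from $j+n$ and $n$. So $C(\{y_j\})\not\subseteq R_j$.

Which columns are better? If a column $\beta$ belongs to $N_0$, then for every $j$ and every finite $u\subseteq N_j\cap\lambda_3$ we have $u\cup\{\beta\}\in N_j$, and so $C(u\cup\{\beta\})\subseteq R_j$. Such a column is as good as possible at every stage, but it is one column and we need $\lambda_1$ many. So we look for *copies*: at stage $j$ take a $y_j$ that relates to the finite subsets of $N_j$ as $\beta$ does, as far as the inclusion above is concerned. Three things have to be arranged.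

1. The copies must be distinct. If we take the least copy, it may be $\beta$ itself at every stage. We must force $y_j<\beta$.
2. Earlier copies must count as "old" at later stages: $y_i\in N_j$ for $i<j$.
3. To force $y_j<\beta$ we reflect the existence of a copy into a model $M_{j+1}$ whose intersection with $\lambda_3$ is an ordinal below $\beta$. For this, the description of a copy, which mentions $N_j\cap\lambda_2$ and $N_j\cap\beta$, must belong to $M_{j+1}$.

The third point needs care. The obvious way to put sets of size $\kappa$ into $M_{j+1}$ is to take $M_{j+1}$ closed under $\kappa$-sequences. A model of size $\lambda_2$ containing $\lambda_2$ with this closure exists only if $\lambda_2^{\kappa}=\lambda_2$, which ZFC does not give us. Instead we code the two sets by ordinals. The set $N_j\cap\lambda_2$ is read off from $e_\gamma$ and $j$, where $\gamma<\lambda_2$, and $M_{j+1}$ contains *all* ordinals below $\lambda_2$. The set $N_j\cap\beta$ is then recovered from $N_j\cap\lambda_2$ using $\psi$. This is why the two sides of the table are $\lambda_2$ and $\lambda_3$: the models $M_i$ contain all of $\lambda_2$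 and have size $\lambda_2$, and they still sit strictly below $\beta<\lambda_3$.

## Proof of Theorem A

**Step 1 (large models and the column $\beta$).** *We build the models into which copies of $\beta$ will be reflected.* Build a $\subseteq$-increasing chain $\langle M_i:i<\lambda_1\rangle$, with unions at limits, of $M_i\prec H(\chi)$ with
$$|M_i|=\lambda_2,\qquad \lambda_2\cup\{c,C,e,\psi\}\subseteq M_0 .$$
Put $\beta_i=M_i\cap\lambda_3$ and require $\langle\beta_k:k\le i\rangle\in M_{i+1}$. This is a routine recursion: facts 1 and 2 give the models, and a union of at most $\kappa$ sets of size $\lambda_2$ has size $\lambda_2$.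

Each $\beta_i$ is an ordinal below $\lambda_3$. Indeed, if $0<\eta\in M_i\cap\lambda_3$ then $\psi_\eta\in M_i$ by fact 3, and since $\lambda_2\subseteq M_i$ we get $\eta=\psi_\eta[\lambda_2]\subseteq M_i$. So $M_i\cap\lambda_3$ is an initial segment of $\lambda_3$ of size at most $\lambda_2$, that is, an ordinal $<\lambda_3$. Also $\beta_i\ge\lambda_2>0$.

The ordinal $\beta_i$ is the value at $i$ of a sequence in $M_{i+1}$, and $i\in\lambda_2\subseteq M_{i+1}$. So $\beta_i\in M_{i+1}\cap\lambda_3=\beta_{i+1}$, that is, $\beta_i<\beta_{i+1}$. The $M_i$ increase, so $\langle\beta_i:i<\lambda_1\rangle$ is strictly increasing. Let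
$$\beta=\sup_{i<\lambda_1}\beta_i .$$
Then $\beta<\lambda_3$ because $\lambda_3$ is regular, and $\beta_i<\beta$ for all $i$.

**Step 2 (small models and the row $\gamma$).** *We build the models that say what is "old" at stage $j$, and find the row that will determine the colour.* Build a $\subseteq$-increasing chain $\langle N_j:j<\lambda_1\rangle$, with unions at limits, of $N_j\prec H(\chi)$ with
$$|N_j|=\kappa,\qquad \kappa\cup\{\kappa,c,C,e,\psi,\beta,\langle\beta_i:i<\lambda_1\rangle\}\subseteq N_0,\qquad N_j,\,j\in N_{j+1}.$$
Again facts 1 and 2 suffice, since a union of at most $\kappa$ sets of size $\kappa$ has size $\kappa$. The cardinals $\lambda_1,\lambda_2,\lambda_3$ are definable from $\kappa$ and so belong to $N_0$. Let $N=\bigcup_{j<\lambda_1}N_j\prec H(\chi)$.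

Since $j\in N_{j+1}$ for all $j<\lambda_1$, we have $\lambda_1\subseteq N$, and so $|N|=\lambda_1$. If $\xi\in N\cap\lambda_2$ and $\zeta<\xi$, then $e_\xi\in N$ and $e_\xi(\zeta)\in\lambda_1\subseteq N$. By injectivity $\zeta$ is definable from $e_\xi$ and $e_\xi(\zeta)$, so $\zeta\in N$. Hence $N\cap\lambda_2$ is an initial segment of $\lambda_2$ of size $\lambda_1$, that is,
$$\gamma:=N\cap\lambda_2\ \text{ is an ordinal with }\ \lambda_1\le\gamma<\lambda_2 .$$
Put
$$R_j=N_j\cap\lambda_2,\qquad P_j=N_j\cap\beta ,$$
and let $E$ be the set of limit ordinals $j<\lambda_1$ such that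
$$N_j\cap\lambda_1=j\qquad\text{and}\qquad R_j=\{\xi<\gamma:e_\gamma(\xi)<j\}.\tag{4}$$
The set $E$ contains a club. To see this, apply the filtration fact to $X=\lambda_1$ with the filtrations $\langle N_j\cap\lambda_1\rangle$ and $\langle j\rangle$, and then to $X=\gamma$ with the filtrations $\langle R_j\rangle$ and $\langle\{\xi<\gamma:e_\gamma(\xi)<j\}\rangle$. All are increasing and continuous at limits, and the members have size at most $\kappa$ (for the last one use that $e_\gamma$ is injective and $|j|\le\kappa$). The unions are $\lambda_1$ in the first case and $\gamma$ in the second. Since both conditions in (4) pass to limits, $E$ is itself club.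

As an illustration of (4): if $\gamma$ were $\lambda_1$ and $e_\gamma$ the identity, the second condition would read $R_j=j$. In general $R_j$ is a set of ordinals of order type possibly above $j$, but it is still coded by the pair $(\gamma,j)$.

**Step 3 (the description of stage $j$ lies in $M_{j+1}$).** *This is the coding that replaces closure under $\kappa$-sequences.*

**Claim 1.** If $j\in E$, then $R_j,P_j,\beta_j\in M_{j+1}$. Moreover $P_j=\bigcup_{i<j}\psi_{\beta_i}[R_j]$.

Proof. That $\beta_j\in M_{j+1}$ was seen in Step 1. By (4), $R_j$ is definable from $e,\gamma,j$. These belong to $M_0$, since $\gamma,j\in\lambda_2\subseteq M_0$. So $R_j\in M_0\subseteq M_{j+1}$.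

For $P_j$, first let $\xi\in P_j=N_j\cap\beta$. The least $i$ with $\xi<\beta_i$ is definable from $\xi$ and $\langle\beta_i:i<\lambda_1\rangle$, so it lies in $N_j\cap\lambda_1=j$. Hence $P_j\subseteq\bigcup_{i<j}(N_j\cap\beta_i)$. The reverse inclusion holds because $\beta_i<\beta$. So $P_j=\bigcup_{i<j}(N_j\cap\beta_i)$.

Now fix $i<j$. Since $i\in j=N_j\cap\lambda_1$, we have $i\in N_j$, hence $\beta_i\in N_j$ and $\psi_{\beta_i}\in N_j$. I claim $N_j\cap\beta_i=\psi_{\beta_i}[R_j]$. If $\xi\in R_j$, then $\psi_{\beta_i}(\xi)\in N_j\cap\beta_i$ by fact 3. Conversely, let $\zeta\in N_j\cap\beta_i$. The statement "there is $\xi<\lambda_2$ with $\psi_{\beta_i}(\xi)=\zeta$" is true and has its parameters in $N_j$, so by elementarity there is such a $\xi$ in $N_j\cap\lambda_2=R_j$. This proves the formula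
$$P_j=\bigcup_{i<j}\psi_{\beta_i}[R_j].$$
The right-hand side is definable from $\psi$, $R_j$ and $\langle\beta_k:k\le j\rangle$, all in $M_{j+1}$. So $P_j\in M_{j+1}$. $\square$

**Step 4 (the copies $y_j$ of $\beta$).** *We find distinct columns below $\beta$ for which the inclusion missing in the one-chain attempt holds.* Let $j\in E$. Consider the statement
$$\exists y<\lambda_3\;\Bigl(y>\beta_j\ \wedge\ \forall u\in[P_j]^{<\omega}\;\; C(u\cup\{y\})\subseteq R_j\Bigr).\tag{5}$$
It is true, with witness $y=\beta$. Indeed $\beta>\beta_j$. If $u\in[P_j]^{<\omega}$, then $u\cup\{\beta\}$ is a finite subset of $N_j$, hence an element of $N_j$, so $C(u\cup\{\beta\})\in N_j$. This set has size at most $\kappa$ and $\kappa\cup\{\kappa\}\subseteq N_j$, so by fact 4 it is a subset of $N_j$, and hence of $N_j\cap\lambda_2=R_j$.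

Let $y_j$ be the *least* $y$ as in (5). It has two properties.

*The $y_j$ are distinct and below $\beta$.* The ordinal $y_j$ is definable from $C,P_j,R_j,\beta_j$ (and $\lambda_3$, which is definable from $\psi$). All these are in $M_{j+1}$ by Claim 1. So $y_j\in M_{j+1}\cap\lambda_3=\beta_{j+1}$, and
$$\beta_j<y_j<\beta_{j+1}<\beta .$$
If $i<j$ are in $E$, then $y_i<\beta_{i+1}\le\beta_j<y_j$. So $\langle y_j:j\in E\rangle$ is strictly increasing.

*Earlier copies are old.* Since $N_j,j,\beta,\langle\beta_i:i<\lambda_1\rangle\in N_{j+1}$, the sets $R_j=N_j\cap\lambda_2$, $P_j=N_j\cap\beta$ and the ordinal $\beta_j$ all lie in $N_{j+1}$. Hence so does $y_j$. Thus $y_j\in N_{j+1}\cap\beta$. If $j'\in E$ and $j'>j$, then $N_{j+1}\subseteq N_{j'}$, so $y_j\in P_{j'}$.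

Combining the second property with (5) for $y_j$, we obtain:
$$\text{if }j\in E\text{ and }u\text{ is a finite subset of }\{y_i:i\in E\cap j\},\text{ then }C(u\cup\{y_j\})\subseteq R_j .\tag{6}$$

**Step 5 (the colour).** *We let the row $\gamma$ choose the colour.* The club $E$ is the union over $\nu<\kappa$ of the sets $\{j\in E:c(\gamma,y_j)=\nu\}$. A union of $\kappa$ nonstationary sets is nonstationary, so we can fix $\nu<\kappa$ such that
$$\Xi=\{j\in E:c(\gamma,y_j)=\nu\}$$
is stationary. Recall that $\gamma<\lambda_2$ is a legitimate row and that $R_j\subseteq\gamma$, so $\gamma\notin R_j$ for every $j$.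

**Step 6 (pressing down).** *We find one row that works for a given finite set of columns and for stationarily many others.*

**Claim 2.** Let $\Xi'\subseteq\Xi$ be stationary, let $u\subseteq\{y_i:i\in\Xi\}$ be finite and nonempty, and let $F\subseteq\lambda_2$ be finite. Then there are $a\in\lambda_2\setminus F$ and a stationary $\Xi''\subseteq\Xi'$ such that $c(a,y)=\nu$ for all $y\in u\cup\{y_j:j\in\Xi''\}$.

Proof. Remove from $\Xi'$ the bounded set of those $j$ that are not larger than every $i$ with $y_i\in u$. The rest is stationary. Let $j$ be in it, and put $w=u\cup\{y_j\}$. All columns in $w$ have index in $\Xi$, so $\gamma\in T^\nu_w$. By (6), $C(w)\subseteq R_j$, and $\gamma\notin R_j$. So $T^\nu_w\not\subseteq C(w)$. By the choice of $C$, the set $T^\nu_w$ is infinite and $C(w)\cap T^\nu_w$ is infinite. Choose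
$$a(j)\in\bigl(C(w)\cap T^\nu_w\bigr)\setminus F .$$
Since $a(j)\in R_j$ and $j\in E$, (4) gives $e_\gamma(a(j))<j$. So $j\mapsto e_\gamma(a(j))$ is regressive on a stationary set, and Fodor's lemma makes it constant on a stationary $\Xi''\subseteq\Xi'$. As $e_\gamma$ is injective, $a(j)$ has a single value $a$ for all $j\in\Xi''$. Then $a\notin F$, and $a\in T^\nu_{u\cup\{y_j\}}$ for every $j\in\Xi''$, which is what we want. $\square$

**Step 7 (choosing rows and columns in turn).** *We assemble $A$ and $B$.* Put $\Xi_0=\Xi$. At stage $k<\omega$ we have a stationary $\Xi_k\subseteq\Xi$. Choose $i_k\in\Xi_k$ above $i_0,\dots,i_{k-1}$. Apply Claim 2 with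
$$\Xi'=\Xi_k,\qquad u=\{y_{i_0},\dots,y_{i_k}\},\qquad F=\{a_0,\dots,a_{k-1}\}$$
to get $a_k\notin F$ and a stationary $\Xi_{k+1}\subseteq\Xi_k$. Let $A=\{a_k:k<\omega\}$ and $B=\{y_{i_k}:k<\omega\}$. The $a_k$ are distinct by the choice of $F$, and the $y_{i_k}$ are distinct because the $y_j$ strictly increase with $j$. So both sets are infinite.

Let $k,l<\omega$. If $l\le k$, then $y_{i_l}\in u$ at stage $k$, so $c(a_k,y_{i_l})=\nu$. If $l>k$, then $i_l\in\Xi_l\subseteq\Xi_{k+1}$, so again $c(a_k,y_{i_l})=\nu$. Hence $c$ is constantly $\nu$ on $A\times B$. This proves $(\kappa^{++},\kappa^{+++})\to(\omega,\omega)_\kappa$. For $\kappa=\omega$, given $c:\omega_3\times\omega_3\to\omega$, apply this to $c\restriction\omega_2\times\omega_3$ to obtain $\theta_2\le\aleph_3$. $\blacksquare$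

## Forcing finite agreement: why two stages

For Theorem B we need a model with bad colourings of the $\omega_2\times\omega_2$ table and of the $\omega_1\times\lambda$ table. Call $\{\alpha:f(\alpha,\beta)=f(\alpha,\gamma)\}$ the *agreement set* of the columns $\beta\neq\gamma$. If all agreement sets of $f:\omega_1\times\lambda\to\omega$ are finite, then $f$ is bad: a constant value on $A\times B$ with $A$ infinite would give two columns of $B$ that agree on all of $A$.

The first attempt is to force such an $f$ with finite conditions $(F,H,f)$, where $F\subseteq\omega_1$ and $H\subseteq\lambda$ are finite, $f:F\times H\to\omega$, and the promise is that no later row will make two columns of $H$ agree. This poset is not ccc. Fix $\beta\ne\gamma$ in $\lambda$, and for $\xi<\omega_1$ let $p_\xi$ have $F=\{\xi\}$, $H=\{\beta,\gamma\}$ and $f(\xi,\beta)=f(\xi,\gamma)=0$. For $\xi\ne\eta$, a common extension of $p_\xi$ and $p_\eta$ would contain the row $\xi$, which is new relative to $p_\eta$, with two equal values at $\beta$ and $\gamma$. This violates the promise made by $p_\eta$. So $\{p_\xi:\xi<\omega_1\}$ is an uncountable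 antichain.

The antichain uses uncountably many agreements of the same two columns. If we first have a function $g$ with only *countable* agreement sets, and demand that $f$ refine $g$, then this cannot happen. So we first add $g$ with countable conditions under CH, and then refine it with finite conditions. We recall the facts about forcing that we use. A $\sigma$-closed poset adds no new $\omega$-sequences of ground model elements, so it preserves $\omega_1$, adds no reals and preserves CH. An $\aleph_2$-cc poset preserves all cardinals $\ge\aleph_2$. A ccc poset preserves all cardinals. We also use the $\Delta$-system lemma for indexed families: given $\omega_1$ many finite sets, uncountably many of them satisfy $F_\xi\cap F_\eta=F$ for all $\xi\ne\eta$, for a fixed root $F$. Under CH the same holds for $\omega_2$ many countable sets, with $\aleph_2$ many of them forming the system.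

**Lemma 1.** Let $D\subseteq K\times L$ and $g:D\to\omega$ be such that for all $\beta\ne\gamma$ in $L$ the set $\{\alpha:(\alpha,\beta),(\alpha,\gamma)\in D,\ g(\alpha,\beta)=g(\alpha,\gamma)\}$ is countable. Then some ccc poset adds $f:D\to\omega$ such that for all $\beta\ne\gamma$ the set $\{\alpha:(\alpha,\beta),(\alpha,\gamma)\in D,\ f(\alpha,\beta)=f(\alpha,\gamma)\}$ is finite.

Example: if $D=\{(\alpha,\beta):\alpha<\beta<\omega_1\}$, then *every* $g:D\to\omega$ satisfies the hypothesis, because agreement sets are contained in $\min(\beta,\gamma)<\omega_1$. On $\omega_2$ this is no longer automatic, and Lemma 2 below provides $g$.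

*The poset.* Let $P$ consist of $p=(F_p,H_p,f_p)$ with $F_p\in[K]^{<\omega}$, $H_p\in[L]^{<\omega}$ and $f_p:D\cap(F_p\times H_p)\to\omega\times\omega$ such that the first coordinate of $f_p(\alpha,\beta)$ is $g(\alpha,\beta)$. Let $q\le p$ iff $F_q\supseteq F_p$, $H_q\supseteq H_p$, $f_q\supseteq f_p$ and, for all $\alpha\in F_q\setminus F_p$ and $\beta\ne\gamma$ in $H_p$ with $(\alpha,\beta),(\alpha,\gamma)\in D$, $f_q(\alpha,\beta)\ne f_q(\alpha,\gamma)$.

This is transitive. Let $r\le q\le p$, $\alpha\in F_r\setminus F_p$, and let $\beta\neq\gamma$ in $H_p$ be as required. If $\alpha\in F_q$, use $q\le p$ and $f_r\supseteq f_q$. If $\alpha\notin F_q$, use $r\le q$ and $H_p\subseteq H_q$.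

*The generic function.* Any $\alpha\in K\setminus F_p$ can be added to $F_p$: give the pairs $(\alpha,\beta)\in D$ with $\beta\in H_p$ distinct second coordinates. Any $\beta\in L$ can be added to $H_p$ with arbitrary second coordinates: no new row appears, so nothing has to be checked. By density the union $f$ of the $f_p$, $p$ in the generic filter, is a total function $D\to\omega\times\omega$, and we identify $\omega\times\omega$ with $\omega$. Given $\beta\ne\gamma$, take $p$ in the generic filter with $\beta,\gamma\in H_p$. If $\alpha\notin F_p$ and $(\alpha,\beta),(\alpha,\gamma)\in D$, some $q\le p$ in the filter has $\alpha\in F_q$, and then $f(\alpha,\beta)\ne f(\alpha,\gamma)$. So all agreements of $\beta,\gamma$ lie in the finite set $F_p$.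

*The ccc.* Let $p_\xi=(F_\xi,H_\xi,f_\xi)$ for $\xi<\omega_1$. Thin out to an uncountable set of indices so that the $F_\xi$ form a $\Delta$-system with root $F$, the $H_\xi$ form a $\Delta$-system with root $H$, and $f_\xi\restriction(D\cap(F\times H))$ does not depend on $\xi$ (there are only countably many possibilities for it). Let $Z$ be the set of all $\alpha$ such that $(\alpha,\beta),(\alpha,\gamma)\in D$ and $g(\alpha,\beta)=g(\alpha,\gamma)$ for some $\beta\ne\gamma$ in $H$. By hypothesis $Z$ is a finite union of countable sets, so it is countable. The sets $F_\xi\setminus F$ are pairwise disjoint, so only countably many meet $Z$. Discard those, so that $(F_\xi\setminus F)\cap Z=\emptyset$ for all remaining $\xi$.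

Let $\xi\neq\eta$ be two remaining indices. Put $F_q=F_\xi\cup F_\eta$ and $H_q=H_\xi\cup H_\eta$. The union $f_\xi\cup f_\eta$ is a function, because the two domains meet in $D\cap(F\times H)$. The pairs of $D\cap(F_q\times H_q)$ not in its domain are those in $(F_\xi\setminus F)\times(H_\eta\setminus H)$ and in $(F_\eta\setminus F)\times(H_\xi\setminus H)$. Define $f_q$ on them with first coordinate given by $g$ and with pairwise distinct second coordinates, none of them used in $f_\xi\cup f_\eta$.

We check $q\le p_\xi$. A new row is an $\alpha\in F_\eta\setminus F$. Let $\beta\ne\gamma$ be in $H_\xi$ with both pairs in $D$. If $\beta,\gamma\in H$, then $\alpha\notin Z$ gives $g(\alpha,\beta)\ne g(\alpha,\gamma)$, so the first coordinates differ. Otherwise one of them, say $\beta$, is in $H_\xi\setminus H$. Then $f_q(\alpha,\beta)$ is one of the newly defined values, and its second coordinate differs from that of every other value of $f_q$. So $f_q(\alpha,\beta)\ne f_q(\alpha,\gamma)$. Symmetrically $q\le p_\eta$. $\square$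

**Lemma 2 (CH).** There is a $\sigma$-closed $\aleph_2$-cc poset $Q_1$ adding $g:\{(\alpha,\beta):\alpha<\beta<\omega_2\}\to\omega$ such that for $\beta\ne\gamma$ the set $\{\alpha<\min(\beta,\gamma):g(\alpha,\beta)=g(\alpha,\gamma)\}$ is countable.

*The poset.* Conditions are $p=(X_p,g_p)$ with $X_p\in[\omega_2]^{\le\omega}$ and $g_p:\{(\alpha,\beta)\in X_p^2:\alpha<\beta\}\to\omega$. Let $q\le p$ iff $X_q\supseteq X_p$, $g_q\supseteq g_p$ and, for $\alpha\in X_q\setminus X_p$ and $\beta\ne\gamma$ in $X_p$ above $\alpha$, $g_q(\alpha,\beta)\ne g_q(\alpha,\gamma)$. Transitivity is as before: if $r\le q\le p$ and $\alpha\in X_r\setminus X_p$, then either $\alpha\in X_q\setminus X_p$, and $q\le p$ applies, or $\alpha\in X_r\setminus X_q$, and $r\le q$ applies since $X_p\subseteq X_q$.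

*$\sigma$-closure.* If $p_0\ge p_1\ge\cdots$, let $q$ be the coordinatewise union. An $\alpha\in X_q\setminus X_{p_n}$ lies in some $X_{p_m}$ with $m>n$, and $p_m\le p_n$ gives the required inequality. So $q\le p_n$ for all $n$.

*The generic function.* Any $\alpha\in\omega_2\setminus X_p$ can be added: let $g(\alpha,\cdot)$ be injective on the countable set $X_p\setminus(\alpha+1)$, and choose the values $g(\beta,\alpha)$ for $\beta\in X_p\cap\alpha$ arbitrarily. The only new element is $\alpha$, so this is an extension of $p$. Hence $g$ is total. If $p$ is in the generic filter, $\beta\ne\gamma$ are in $X_p$ and $\alpha<\min(\beta,\gamma)$ is not in $X_p$, then some $q\le p$ in the filter has $\alpha\in X_q$, so $g(\alpha,\beta)\ne g(\alpha,\gamma)$. All agreements thus lie in the countable set $X_p$.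

*The $\aleph_2$-cc.* Let $p_\xi=(X_\xi,g_\xi)$ for $\xi<\omega_2$. For $\xi$ in the stationary set $\{\xi<\omega_2:\operatorname{cf}\xi=\omega_1\}$, the countable set $X_\xi\cap\xi$ is bounded in $\xi$, so $\xi\mapsto\sup\{\zeta+1:\zeta\in X_\xi\cap\xi\}$ is regressive. By Fodor's lemma it has a constant value $\delta$ on a stationary set. By CH there are at most $\aleph_1^{\aleph_0}=\aleph_1$ countable subsets of $\delta$, and at most $2^{\aleph_0}=\aleph_1$ functions from the pairs of such a set to $\omega$. A union of $\aleph_1$ nonstationary subsets of $\omega_2$ is nonstationary, so there is a stationary $S$ such that $X_\xi\cap\xi=X$ is the same for all $\xi\in S$, and so is the restriction of $g_\xi$ to pairs from $X$.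

Pick $\xi<\eta$ in $S$ with $X_\xi\subseteq\eta$. This is possible because $X_\xi$ is bounded in $\omega_2$. Then $X_\xi\cap X_\eta\subseteq X_\eta\cap\eta=X$, so $X_\xi\cap X_\eta=X$. Also $X\subseteq\xi$, $X_\xi\setminus X\subseteq[\xi,\eta)$ and $X_\eta\setminus X\subseteq[\eta,\omega_2)$, so every element of $X$ is below every element of $X_\xi\setminus X$, and every element of $X_\xi\setminus X$ is below every element of $X_\eta\setminus X$. Now $g_\xi\cup g_\eta$ is a function, and the pairs $\alpha<\beta$ from $X_\xi\cup X_\eta$ on which it is undefined are exactly those with $\alpha\in X_\xi\setminus X$ and $\beta\in X_\eta\setminus X$. Extend it to $g_r$ on all pairs from $X_r=X_\xi\cup X_\eta$ so that $g_r(\alpha,\cdot)$ is injective on $X_\eta\setminus X$ for each $\alpha\in X_\xi\setminus X$.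

Then $r\le p_\eta$: a new element is an $\alpha\in X_\xi\setminus X$, the elements of $X_\eta$ above it all lie in $X_\eta\setminus X$, and $g_r(\alpha,\cdot)$ is injective there. And $r\le p_\xi$: a new element is an $\alpha\in X_\eta\setminus X$, and no element of $X_\xi$ is above it. $\square$

**Lemma 3 (CH).** For every cardinal $\lambda$ there is a $\sigma$-closed $\aleph_2$-cc poset $Q_2$ adding $g:\omega_1\times\lambda\to\omega$ such that for $\beta\ne\gamma$ in $\lambda$ the set $\{\alpha<\omega_1:g(\alpha,\beta)=g(\alpha,\gamma)\}$ is countable.

*The poset.* Conditions are $p=(\delta_p,Y_p,g_p)$ with $\delta_p<\omega_1$, $Y_p\in[\lambda]^{\le\omega}$ and $g_p:\delta_p\times Y_p\to\omega$. Let $q\le p$ iff $\delta_q\ge\delta_p$, $Y_q\supseteq Y_p$, $g_q\supseteq g_p$ and $g_q(\alpha,\cdot)$ is injective on $Y_p$ for every $\alpha\in[\delta_p,\delta_q)$. For transitivity let $r\le q\le p$ and $\alpha\in[\delta_p,\delta_r)$. If $\alpha<\delta_q$, then $g_r(\alpha,\cdot)$ equals $g_q(\alpha,\cdot)$ on $Y_p$ and is injective there. If $\alpha\ge\delta_q$, then $g_r(\alpha,\cdot)$ is injective on $Y_q\supseteq Y_p$.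

*$\sigma$-closure.* Given $p_0\ge p_1\ge\cdots$, let $\delta=\sup_n\delta_{p_n}$, $Y=\bigcup_nY_{p_n}$ and $g=\bigcup_ng_{p_n}$. If $\alpha<\delta_{p_n}$ and $\beta\in Y_{p_m}$, then $(\alpha,\beta)\in\delta_{p_k}\times Y_{p_k}$ with $k=\max(n,m)$. So $g$ is defined on $\delta\times Y$. For $\alpha\in[\delta_{p_n},\delta)$ some $m>n$ has $\alpha<\delta_{p_m}$, and $p_m\le p_n$ gives injectivity on $Y_{p_n}$. So $(\delta,Y,g)$ is a lower bound.

*The generic function.* One can increase $\delta_p$ to any larger countable ordinal, using injections $Y_p\to\omega$ in the new rows, and one can add any $\beta$ to $Y_p$ with arbitrary values, since then no row is new. So $g$ is total. If $p$ is in the generic filter and $\beta\ne\gamma$ are in $Y_p$, every row $\alpha\ge\delta_p$ is injective on $Y_p$, so all agreements lie in the countable ordinal $\delta_p$.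

*The $\aleph_2$-cc.* Given $\aleph_2$ conditions, $\aleph_2$ of them have the same $\delta$. By CH and the $\Delta$-system lemma, $\aleph_2$ of these have sets $Y_p$ forming a $\Delta$-system with some root $Y$. By CH there are at most $\aleph_1$ functions $\delta\times Y\to\omega$, so two of the conditions, $p$ and $q$, agree on $\delta\times Y$. Then $g_p\cup g_q$ is a function on $\delta\times(Y_p\cup Y_q)$, and $(\delta,Y_p\cup Y_q,g_p\cup g_q)$ is a condition. It extends both, because the interval $[\delta,\delta)$ is empty. $\square$

## Proof of Theorem B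

**Step 1 (the model).** *We combine the three lemmas without collapsing cardinals.* Let $V\models\mathrm{CH}$ and let $\lambda\ge\aleph_2$ be a cardinal. Force with $Q_1$ of Lemma 2. It preserves $\omega_1$ because it is $\sigma$-closed, and all cardinals $\ge\aleph_2$ because it is $\aleph_2$-cc. CH still holds because no reals are added. So Lemma 3 applies in the extension: force with its $Q_2$, which preserves cardinals for the same reasons. Next force with the ccc poset of Lemma 1 for the $g$ of Lemma 2, with $K=L=\omega_2$ and $D=\{(\alpha,\beta):\alpha<\beta<\omega_2\}$. Its hypothesis still holds, since $g$ and its agreement sets have not changed and countable sets stay countable. Finally force with the ccc poset of Lemma 1 for the $g$ of Lemma 3, with $D=\omega_1\times\lambda$. Its hypothesis holds for the same reason. All cardinals are preserved. Finite agreement sets remain the same finite sets in later extensions, so the final model has: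

1. $f_1:\{(\alpha,\beta):\alpha<\beta<\omega_2\}\to\omega$ such that for $\beta\ne\gamma$ the set $\{\alpha<\min(\beta,\gamma):f_1(\alpha,\beta)=f_1(\alpha,\gamma)\}$ is finite;
2. $f_2:\omega_1\times\lambda\to\omega$ such that for $\beta\ne\gamma$ the set $\{\alpha<\omega_1:f_2(\alpha,\beta)=f_2(\alpha,\gamma)\}$ is finite.

**Step 2 ($(\omega_2,\omega_2)\not\to(\omega,\omega)_\omega$).** *We turn $f_1$ into a colouring of the square, as in (1).* For $a,b<\omega_2$ let
$$c(a,b)=\begin{cases}3f_1(a,b)&\text{if }a<b,\\3f_1(b,a)+1&\text{if }b<a,\\2&\text{if }a=b.\end{cases}$$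
Suppose $c$ is constant on $A\times B$ with $A,B$ infinite. The colour is not $2$, since some $a\in A$ and $b\in B$ differ. If it is $\equiv0$ mod $3$, then $a<b$ for all $a\in A$, $b\in B$. Take $b\ne b'$ in $B$. Every $a\in A$ is below $\min(b,b')$ and satisfies $f_1(a,b)=f_1(a,b')$, so these two columns have infinitely many agreements, a contradiction. If it is $\equiv1$ mod $3$, then $b<a$ for all $a\in A$, $b\in B$. Take $a\ne a'$ in $A$. Every $b\in B$ satisfies $f_1(b,a)=f_1(b,a')$, a contradiction again.

**Step 3 ($(\omega_1,\lambda)\not\to(\omega,\omega)_\omega$).** *Here $f_2$ itself is the colouring.* If $f_2$ were constant on $A\times B$ with $A,B$ infinite, two elements of $B$ would have all of the infinite set $A$ as agreements, a contradiction.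

**Step 4 (all pairs $\kappa\le\mu\le\lambda$).** *We read off the equivalence.* Let $\kappa\le\mu\le\lambda$ be infinite cardinals in the model. If $\kappa\le\aleph_1$, the relation fails for $(\kappa,\mu)$: restrict $f_2$ to $\kappa\times\mu$. If $\kappa=\mu=\aleph_2$, it fails by Step 2. Otherwise $\kappa\ge\aleph_2$ and $(\kappa,\mu)\ne(\aleph_2,\aleph_2)$, so $\mu\ge\aleph_3$, and the relation holds by Theorem A, which is a theorem of ZFC and so holds in this model, together with monotonicity. In the first two cases the condition "$\kappa\ge\aleph_2$ and $\mu\ge\aleph_3$" is false, and in the last it is true. This is the required equivalence. By Step 2 and monotonicity $\theta_2\ge\aleph_3$ in this model, and $\theta_2\le\aleph_3$ by Theorem A. So $\theta_2=\aleph_3$ there. $\blacksquare$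

## Proof of Corollary C

By (2), $\theta_2\ge\aleph_2$, and by Theorem A, $\theta_2\le\aleph_3$. So ZFC proves $\theta_2\in\{\aleph_2,\aleph_3\}$.

Under CH, (3) gives $(\omega_1,\omega_2)\to(\omega,\omega)_\omega$, hence $(\omega_2,\omega_2)\to(\omega,\omega)_\omega$, so $\theta_2\le\aleph_2$. With (2), $\theta_2=\aleph_2$. If ZFC is consistent, so is ZFC + CH, and therefore $\theta_2=\aleph_2$ is consistent. Starting from a model of CH, Theorem B gives a model of $\theta_2=\aleph_3$, so this value is consistent as well.

Let $m\le n<\omega$. If $m\ge2$ and $n\ge3$, then ZFC proves $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$ by Theorem A with $\kappa=\omega$ and monotonicity. If not, apply Theorem B with $\lambda=\aleph_k$, where $k=\max(n,2)$. Then $\aleph_m\le\aleph_n\le\lambda$, and in the resulting model $(\aleph_m,\aleph_n)\to(\omega,\omega)_\omega$ fails, so ZFC does not prove it. $\blacksquare$
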